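# Graphs whose cyclic deficiency is quadratic in the number of vertices

## A triangle and a wheel on a clock

Take a triangle and color its three edges $1,2,3$. The three vertices see the color sets $\{1,2\}$, $\{2,3\}$ and $\{1,3\}$. The first two are intervals of integers and the third is not. If we put the colors on a clock with three hours, so that $1$ follows $3$, then $\{3,1\}$ is also a pair of consecutive hours, and every vertex sees consecutive colors.

If we insist on intervals of integers, the triangle cannot be colored at all. Each vertex has two edges, so the three edge colors would have to differ pairwise by exactly $1$; if two of them are $a$ and $a+1$, the third would have to be both $a\pm1$ and $a+1\pm1$, hence have both parities. But we can repair the coloring $1,2,3$: at the vertex that sees $\{1,3\}$, hang a new edge to a new vertex of degree $1$ and color it $2$. One extra edge is enough.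

Now a wheel: a hub $u$ joined to the vertices $v_1,v_2,v_3,v_4$ of a 4-cycle. Use a clock with four hours. Color the spoke $uv_i$ with $i$, and the rim edges as follows:
$$v_1v_2\mapsto 3,\qquad v_2v_3\mapsto 4,\qquad v_3v_4\mapsto 1,\qquad v_4v_1\mapsto 2 .$$
The hub sees all four hours. The rim vertices see
$$v_1:\{1,2,3\},\qquad v_2:\{2,3,4\},\qquad v_3:\{3,4,1\},\qquad v_4:\{4,1,2\},$$
and each of these is a run of three consecutive hours. No extra edge is needed. The success is a little cheap: any three hours of a four-hour clock are consecutive.

The 4-cycle is the smallest member of a family. It is the grid $K_2\,\square\,K_2$: the vertices are the cells of a $2\times2$ board, and two cells are adjacent when they share a row or a column. Replace it by a $q\times q$ board, again with a hub joined to all cells. The hub has $q^2$ spokes, which need $q^2$ different hours, so some spokes must be far apart on the clock, about $q^2/2$ hours. But a cell has only $2(q-1)$ rim edges and one spoke, so it sees a run of only $2q-1$ hours. And any two cells are at most two rook moves apart. For large $q$ this cannot work without extra edges. How many extra edges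 can a graph need? Is the number of vertices always enough?

## Cyclic interval colorings, deficiency, and the statements

All graphs are finite, undirected, without loops or multiple edges.

**Definition (cyclic interval coloring).** A *cyclic interval $t$-coloring* of a graph $G$ is a proper edge coloring with colors $1,2,\dots,t$ such that at each vertex the colors of the incident edges are consecutive, where color $1$ is considered as consecutive to color $t$. A graph is *cyclically interval colorable* if it has such a coloring for some $t$.

**Definition (cyclic deficiency).** Attaching a *pendant edge* at a vertex $v$ of $G$ means adding a new vertex of degree $1$ joined to $v$. The *cyclic deficiency* $\mathrm{def}_c(G)$ is the minimum number of pendant edges whose attachment to $G$ yields a cyclically interval colorable graph.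

**Definition (deficiency).** An *interval coloring* is a proper edge coloring by integers such that the colors at each vertex form an interval of integers. The *deficiency* $\mathrm{def}(G)$ is the minimum number of pendant edges whose attachment to $G$ yields a graph with an interval coloring.

Both numbers are finite: start from any proper edge coloring by integers, and at each vertex attach pendant edges carrying the integers missing between the smallest and the largest color there. After a shift, an interval coloring has its colors in $\{1,\dots,t\}$ for some $t$, and it is then a cyclic interval $t$-coloring. Hence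
$$\mathrm{def}_c(G)\le\mathrm{def}(G).\tag{1}$$
For the triangle we found $\mathrm{def}_c=0$ and $\mathrm{def}=1$. For the wheel with four spokes, $\mathrm{def}_c=0$.

**Conjecture.** $\mathrm{def}_c(G)\le|V(G)|$ for every graph $G$.

The problem, stated at https://juhe.plus/feeds/details/30966/url/99883c3204c75364776cb7de5e797039, is to prove or disprove this. The conjecture is false, and the truth is quadratic in the number of vertices. We shall prove the following.

**Theorem 1.** For $q\ge2$ let $G_q$ be obtained from the rook's graph $K_q\,\square\,K_q$ by adding one vertex $u$ joined to all $q^2$ other vertices. Then $|V(G_q)|=q^2+1$ and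
$$\mathrm{def}_c(G_q)\ \ge\ \tfrac13\Big\lfloor\tfrac{q^4}{4}\Big\rfloor-2q^2(q-1).$$
In particular $\mathrm{def}_c(G_{24})\ge1152>577=|V(G_{24})|$, and $\mathrm{def}_c(G_q)/|V(G_q)|\to\infty$. So no bound $\mathrm{def}_c(G)\le C|V(G)|$ holds for any constant $C$.

**Theorem 2.** For every $m\ge3$ there is a graph $G$ on $m+1$ vertices with maximum degree $m$ and $\mathrm{def}_c(G)\ge\frac{m^2}{4}-12\,m^{5/3}\ln m$.

**Theorem 3.** Every graph $G$ on $n$ vertices with maximum degree $\Delta\ge2$ satisfies
$$\mathrm{def}_c(G)\le\mathrm{def}(G)\le n\left(\tfrac{\Delta}{4}+13\,\Delta^{3/4}(\ln\Delta)^{1/4}\right).$$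

**Corollary.** We have
$$\max_{|V(G)|=n}\mathrm{def}_c(G)=\left(\tfrac14+o(1)\right)n^2,\qquad \sup_{\Delta(G)=\Delta}\frac{\mathrm{def}_c(G)}{|V(G)|}=\left(\tfrac14+o(1)\right)\Delta\quad(\Delta\to\infty).$$
Both statements also hold for $\mathrm{def}$. Moreover, the lower bound in the second statement is attained by arbitrarily large graphs.

One remark on the definition. If one insists that all colors $1,\dots,t$ be used, nothing changes. The lower bounds below hold for every $t$ and for colorings that may skip colors. For the upper bounds, suppose that a color $k$ is unused in an interval coloring. The colors at a vertex form an interval that misses $k$, so it lies entirely below or entirely above $k$. Lowering all colors greater than $k$ by $1$ shifts the whole interval at a vertex or leaves it alone, so the coloring stays an interval coloring (it stays proper for the same reason), and the gap is closed.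

## Distances between the spokes of a cone

Both lower bounds come from cones. Fix a graph $H$ with $|V(H)|=m$, and let $G$ be $H$ together with a vertex $u$ joined to all vertices of $H$. The edges $uv$ are the *spokes*. Suppose that attaching $\pi(v)$ pendant edges at each vertex $v$ of $G$ yields a graph $G'$ with a cyclic interval $t$-coloring $c$. Write
$$D(v)=\deg_{G'}(v)=\deg_G(v)+\pi(v).$$
We want to bound $\sum_{v\in V(H)}\pi(v)$ from below; the pendant edges at $u$ are simply ignored.

For $x\in\mathbb Z$ let $|x|_t$ be the distance from $x$ to the nearest multiple of $t$, and put $\mathrm{dist}(a,b)=|a-b|_t$. This is the distance between two hours on a clock with $t$ hours; for instance, with $t=12$, $\mathrm{dist}(11,2)=|9|_{12}=3$. It satisfies the triangle inequality, since $|x+y|_t\le|x|_t+|y|_t$ (add the nearest multiples of $t$). For $1\le a<b\le t$ it equals $\min(b-a,\,t-(b-a))$.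

**Fact (A): one vertex keeps its colors together.** If $e,f$ are edges of $G'$ at $v$, then $\mathrm{dist}(c(e),c(f))\le D(v)-1$. Indeed the coloring is proper, so the colors at $v$ form a set $\{a,a+1,\dots,a+D(v)-1\}$ modulo $t$, and two members of this set differ, modulo $t$, by at most $D(v)-1$.

**Fact (B): the hub pushes the spokes apart.** The colors $c(uv)$, $v\in V(H)$, are distinct, because all these edges meet at $u$. Order $V(H)=\{v_0,\dots,v_{m-1}\}$ so that $a_i=c(uv_i)$ is increasing. Then for $i<j$
$$\mathrm{dist}(a_i,a_j)\ \ge\ \min\big(j-i,\;m-(j-i)\big).\tag{2}$$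
To see this, note first that $a_j-a_i\ge j-i$. Next, $t-(a_j-a_i)$ is the number of colors met when we go around the clock from $a_j+1$ to $a_i$. These include $a_{j+1},\dots,a_{m-1}$ and $a_0,\dots,a_i$, which are $(m-1-j)+(i+1)=m-(j-i)$ distinct colors. So both numbers $a_j-a_i$ and $t-(a_j-a_i)$ are at least the right side of (2), and the distance is the smaller of the two.

Fix $x=v_i$. As $j$ runs over the indices other than $i$, the residue of $j-i$ modulo $m$ takes each value $s=1,\dots,m-1$ once, and the right side of (2) is $\min(s,m-s)$. Therefore
$$\sum_{y\in V(H)}\mathrm{dist}(c(ux),c(uy))\ \ge\ \sum_{s=1}^{m-1}\min(s,m-s)=\Big\lfloor\frac{m^2}{4}\Big\rfloor .\tag{3}$$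
(For $m=2k$ the sum is $2(1+\dots+(k-1))+k=k^2$; for $m=2k+1$ it is $2(1+\dots+k)=k^2+k$.)

**Fact (C): edges of $H$ pull the spokes together.** If $xy\in E(H)$, then
$$\mathrm{dist}(c(ux),c(uy))\le(D(x)-1)+(D(y)-1).\tag{4}$$
If $xz,zy\in E(H)$, then
$$\mathrm{dist}(c(ux),c(uy))\le(D(x)-1)+(D(z)-1)+(D(y)-1).\tag{5}$$
For (4), walk along the edges $ux,\ xy,\ yu$: consecutive edges share $x$, then $y$. Apply (A) at each of these two vertices and then the triangle inequality. For (5), walk along $ux,\ xz,\ zy,\ yu$, which share $x$, then $z$, then $y$.

So (B) pushes the spokes apart and (C) limits how far apart they can be in terms of degrees. If the degrees in $H$ are small, the gap must be filled by pendant edges.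

## One antipodal pair of spokes is not enough

Take $H=K_q\,\square\,K_q$ and $m=q^2$. For $x\in V(H)$ we have $\deg_G(x)=2(q-1)+1$, so
$$D(x)-1=2(q-1)+\pi(x).\tag{6}$$
Write cells as pairs, $x=(a,b)$ and $y=(a',b')$, and put $z=(a,b')$, the corner of the two-move rook path. The cells $x,z$ are equal or adjacent, and so are $z,y$. We claim that in all cases
$$\mathrm{dist}(c(ux),c(uy))\le(D(x)-1)+(D(z)-1)+(D(y)-1).\tag{7}$$
If $x,z,y$ are distinct this is (5). If $x=y$ the left side is $0$. If $x\ne y$ and $z$ coincides with $x$ or with $y$, then $x$ and $y$ are adjacent, and (4) gives (7), since $D(z)-1\ge0$.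

The first thing to try is a pair of spokes as far apart as possible. Let $x=v_0$ and $y=v_{\lfloor m/2\rfloor}$. By (2) their spokes are at distance at least $\lfloor q^2/2\rfloor$. If $x,z,y$ are distinct, then (5) and (6) give
$$\pi(x)+\pi(z)+\pi(y)\ \ge\ \Big\lfloor\frac{q^2}{2}\Big\rfloor-6(q-1),$$
and if $z\in\{x,y\}$, then (4) gives the even better $\pi(x)+\pi(y)\ge\lfloor q^2/2\rfloor-4(q-1)$. For $q=12$ the displayed right side is $72-66=6$, so $G_{12}$ is not cyclically interval colorable and needs at least six pendant edges.

This is a real obstruction, but it stops there. One pair never proves more than $\lfloor q^2/2\rfloor$ pendant edges, and $G_q$ has $q^2+1$ vertices. A single pair sees at most three vertices, and we must make most vertices pay. We could use many disjoint far pairs, but the coloring decides which cells are far apart, and the corner cells $z$ of different pairs may coincide, so that one cell with many pendant edges would serve several pairs. The remedy is to use all ordered pairs at once. Then the distances are only $m/4$ on average, but the number of times a cell serves as a corner can be counted exactly, and it is the same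 for every cell.

## Summing over all pairs of cells

**Proof of Theorem 1.** Suppose that $\pi(v)$ pendant edges at each vertex $v$ make $G_q$ cyclically interval colorable, and use the notation above.

**Step 1: count the right side.** The purpose is to see that summing (7) charges every cell equally. Sum (7) over all $m^2$ ordered pairs $(x,y)$. Each cell occurs exactly $m$ times as $x$ and exactly $m$ times as $y$. It also occurs exactly $m$ times as $z$: for given $z=(a,b')$ the coordinates $b$ and $a'$ are free, which gives $q\cdot q=m$ pairs. So the right sides sum to $3m\sum_{v\in V(H)}(D(v)-1)$.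

**Step 2: count the left side.** The purpose is to use the spreading of the spokes. By (3), for each of the $m$ choices of $x$, the left sides sum over $y$ to at least $\lfloor m^2/4\rfloor$. Hence
$$m\Big\lfloor\frac{m^2}{4}\Big\rfloor\ \le\ 3m\sum_{v\in V(H)}(D(v)-1).$$

**Step 3: isolate the pendant edges.** Divide by $3m$ and insert (6):
$$\frac13\Big\lfloor\frac{q^4}{4}\Big\rfloor\ \le\ 2q^2(q-1)+\sum_{v\in V(H)}\pi(v).$$
The number of attached edges is at least $\sum_{v\in V(H)}\pi(v)$, and this is the bound of Theorem 1.

**Step 4: numbers.** For $q=24$ we have $q^4=331776$, so $\frac13\cdot\frac{q^4}4=27648$, while $2q^2(q-1)=2\cdot576\cdot23=26496$. The difference is $1152$, and $|V(G_{24})|=577$. As $q\to\infty$, the bound is asymptotic to $q^4/12$ and $|V(G_q)|=q^2+1$, so the ratio tends to infinity and no constant $C$ works. $\blacksquare$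

This disproves the conjecture. The rest of the lecture finds the correct constant.

## Antipodal matchings in every ordering: the constant $\frac14$

With $m=q^2$, Theorem 1 gives about $m^2/12$. Two things are lost: rook paths have a middle vertex, which must share the burden, and we used average distances $m/4$ instead of antipodal distances $m/2$. Suppose instead that $H$ had few edges and yet contained $m/2$ disjoint edges joining (nearly) antipodal spokes. By (2) and (4), each such edge $xy$ would force $D(x)+D(y)$ to be about $m/2$, and adding over $m/2$ disjoint edges would give about $m^2/4$.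

The sensible first choice is to let $H$ be a perfect matching. It fails completely, because the coloring chooses the ordering of the spokes *after* $H$ is fixed. Let $H$ consist of $m/2$ disjoint edges with $m$ divisible by $4$. Distribute the spoke colors over the edges of $H$ in the pairs $\{1,3\},\{2,4\},\{5,7\},\{6,8\},\dots$, and give the edge of $H$ whose spokes are colored $a,a+2$ the color $a+1$. Its ends see $\{a,a+1\}$ and $\{a+1,a+2\}$, and the hub sees $\{1,\dots,m\}$. This is an interval coloring with no pendant edges at all: the two ends of each edge of $H$ were placed next to each other.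

So we need a sparse graph $H$ that has an almost perfect matching of nearly antipodal vertices in *every* ordering. It is enough that any two disjoint sets of $s$ vertices are joined by an edge, with $s$ much smaller than $m$: then blocks of vertices are matched to the antipodal blocks almost completely. A random graph has this property.

**Proof of Theorem 2.** If $12m^{5/3}\ln m\ge m^2/4$, the claimed bound is at most $0$, and the star with $m$ edges will do: it has $m+1$ vertices and maximum degree $m$. So assume that $12m^{5/3}\ln m<m^2/4$, that is,
$$m^{1/3}>48\ln m\ \ (\ge48),$$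
where $\ln m\ge1$ because $m\ge3$. Put
$$s=\lceil m^{1/3}\rceil,\qquad b=\lceil m^{2/3}\rceil,\qquad k=\lfloor m/2\rfloor,\qquad \rho=\frac{4\ln m}{s}<1 .$$
Clearly $s\le b$. Also $m^{2/3}<m/48$, so $b<\frac m{48}+1\le\frac{m-1}2\le k$, since $m$ is large. Thus $s\le b\le k$.

**Step 1: the graph $H$.** The aim is a sparse graph with edges between any two disjoint $s$-sets. Take the random graph on $m$ vertices in which each pair is an edge independently with probability $\rho$. There are at most $m^{2s}$ ordered pairs of disjoint $s$-sets, and for each of them the probability that there is no edge between the two sets is $(1-\rho)^{s^2}\le e^{-\rho s^2}=e^{-4s\ln m}$. So the probability that some two disjoint $s$-sets have no edge between them is at most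
$$m^{2s}e^{-4s\ln m}=m^{-2s}<\tfrac12 .$$
The expected number of edges is $\rho\binom m2\le\frac12\rho m^2$, so Markov's inequality gives $\Pr(e(H)\ge\rho m^2)\le\frac12$. The two probabilities sum to less than $1$. Hence there is a graph $H$ on $m$ vertices such that any two disjoint $s$-sets of vertices are joined by an edge, and
$$2e(H)\le2\rho m^2=\frac{8m^2\ln m}{s}\le8m^{5/3}\ln m .\tag{8}$$
Let $G$ be $H$ together with a vertex $u$ joined to all of $V(H)$. It has $m+1$ vertices. The hub has degree $m$ and every other vertex has degree at most $(m-1)+1$, so the maximum degree is $m$.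

Now suppose pendant edges are attached and a cyclic interval $t$-coloring is given, with the notation $\pi$, $D$, $v_i$, $a_i$ of the section on cones. The ordering $v_0,\dots,v_{m-1}$ comes from the coloring, but the property of $H$ concerns all pairs of $s$-sets, so it is available whatever the ordering is.

**Step 2: antipodal blocks and their matchings.** The aim is to find many disjoint edges of $H$ that join nearly antipodal spokes. Inside $\{v_0,\dots,v_{k-1}\}$ take $r=\lfloor k/b\rfloor$ disjoint blocks $B_1,\dots,B_r$ of $b$ consecutive vertices. Let $B_j'$ be the block $B_j$ with indices shifted by $k$. The indices in the shifted blocks lie between $k$ and $2k-1\le m-1$, so all $2r$ sets are disjoint.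

Let $M_j$ be a maximum matching in the bipartite graph of the edges of $H$ between $B_j$ and $B_j'$. Each side has $b-|M_j|$ unmatched vertices, and there is no edge between unmatched vertices of $B_j$ and unmatched vertices of $B'_j$, since such an edge could be added to $M_j$. If $b-|M_j|\ge s$, we would have two disjoint $s$-sets with no edge between them. Therefore
$$|M_j|\ge b-s+1 .$$

**Step 3: what a matched edge costs.** Let $v_iv_l$ be an edge of $M_j$, with $v_i\in B_j$ and $v_l\in B_j'$. Since $v_{l-k}$ and $v_i$ lie in the same block, $|l-k-i|\le b-1$. Hence $l-i\ge k-b+1$, and $m-(l-i)\ge m-k-b+1\ge k-b+1$. By (2), $\mathrm{dist}(a_i,a_l)\ge k-b+1$, and (4) then gives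
$$D(v_i)+D(v_l)\ \ge\ k-b+3 .$$

**Step 4: add up.** All matched edges, over all $j$, are disjoint, so their costs may be added. Using $r\ge\frac kb-1=\frac{k-b}b$ and $s\le b\le k$,
$$\sum_{v\in V(H)}D(v)\ \ge\ r(b-s)(k-b)\ \ge\ \frac{k-b}{b}\,(b-s)(k-b)=(k-b)^2\Big(1-\frac sb\Big).$$
Since $(k-b)^2\ge k^2-2kb$ and $(k-b)^2\frac sb\le\frac{k^2s}b$, it follows that
$$\sum_{v\in V(H)}D(v)\ \ge\ k^2-2kb-\frac{k^2s}{b}.$$

**Step 5: subtract the degrees already present.** Each $v\in V(H)$ has $D(v)=\deg_H(v)+1+\pi(v)$, so the number of attached edges is at least
$$\sum_{v\in V(H)}\pi(v)\ \ge\ k^2-2kb-\frac{k^2s}{b}-2e(H)-m .$$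
We estimate the terms. First, $k^2\ge\big(\frac{m-1}2\big)^2\ge\frac{m^2}4-\frac m2$. Next, $2kb\le m(m^{2/3}+1)\le2m^{5/3}$. Since $s\le2m^{1/3}$ and $b\ge m^{2/3}$, we have $\frac{k^2s}b\le\frac{m^2}4\cdot2m^{-1/3}=\frac12m^{5/3}$. Finally $\frac m2+m\le\frac32m^{5/3}$. Together with (8), the number of attached edges is at least
$$\frac{m^2}{4}-\Big(2+\tfrac12+\tfrac32+8\ln m\Big)m^{5/3}=\frac{m^2}4-(4+8\ln m)m^{5/3}\ \ge\ \frac{m^2}{4}-12\,m^{5/3}\ln m,$$
where the last step uses $\ln m\ge1$. $\blacksquare$

## Random target colors: the upper bound

**Windows.** We first turn the upper bound into a question about proper colorings. Let $G$ be a graph, $d_v=\deg_G(v)$, and let $\alpha$ be a proper edge coloring of $G$ by integers such that the colors at each non-isolated vertex $v$ lie in a set of $h_v$ consecutive integers, a *window* of size $h_v$. At $v$, attach pendant edges colored with the missing integers between the minimum and the maximum color at $v$; there are at most $h_v-d_v$ of them. The result is an interval coloring, so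
$$\mathrm{def}(G)\ \le\ \sum_v(h_v-d_v),\tag{9}$$
the sum being over non-isolated vertices.

**What Vizing's theorem gives.** Recall Vizing's theorem: a graph of maximum degree $\Delta$ has a proper edge coloring with $\Delta+1$ colors. Using it directly, every window has size $\Delta+1$, and (9) gives $\mathrm{def}(G)\le\sum_v(\Delta+1-d_v)$. For a regular graph this is at most $n$. But for a graph with one vertex of degree $\Delta=m$ and $m$ vertices of small degree, such as the cone in Theorem 2 for large $m$, it gives about $m^2$, four times too much. The windows of vertices of small degree must be made shorter than $\Delta$, and Vizing's theorem by itself says nothing about where the colors at a vertex lie.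

**Target colors.** The idea is to give each edge $uv$ a real number $X_{uv}$, a target for its color, and to choose the targets so that at each vertex they spread over a short stretch but are never crowded. Give each vertex $v$ a random *position* $p_v$, independent and uniform on $[-\frac12,\frac12]$, and put
$$X_{uv}=d_u\,p_v+d_v\,p_u .\tag{10}$$
Look at this from $v$, with $p_v$ fixed. The term $d_vp_u$ spreads the $d_v$ edges uniformly over a stretch of length $d_v$, so there is on average at most one edge per unit of color. The other term $d_up_v$ is forced by symmetry. It moves the targets by an amount between $0$ and $\Delta p_v$, and since $\mathbb E|p_v|=\frac14$, it should cost $\Delta/4$ on average.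

As an example, take a cone over a graph $H$ on $m$ vertices and suppose for illustration that $p_u=0$ at the hub and that all degrees $d_v$ with $v\in V(H)$ are at most $d$. The spoke at $v$ has target $mp_v$, while an edge $vw$ of $H$ has $|X_{vw}|=|d_wp_v+d_vp_w|\le d$. So the window at $v$ has to reach from about $0$ to about $mp_v$, whose length averages $m/4$. This is the loss that Theorem 2 shows to be unavoidable.

Targets are not yet colors: the densities are right only on average, with fluctuations of order $\sqrt{\Delta\ln\Delta}$. We therefore cut the line into segments of length $L$ and use Vizing's theorem inside each segment with a few spare colors. A window crosses about $\Delta/L$ segments at most (up to constants), each wasting about $\lambda\approx\sqrt{\Delta\ln\Delta}$ colors, and it wastes up to about $2L$ at its two ends. Balancing $\Delta\lambda/L$ against $L$ suggests $L=\Delta^{3/4}(\ln\Delta)^{1/4}$. A second difficulty is that $n$ may be enormous compared with $\Delta$, so a union bound over all vertices is not available. The Lovász Local Lemma replaces it, but then we must check that conditioning on the good event hardly changes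 $\mathbb E|p_v|$.

**Textbook facts.** Besides Vizing's theorem we use the following. *Hoeffding's inequality*: if $N$ is a sum of $d$ independent random variables with values in $[0,1]$, then $\Pr(N\ge\mathbb EN+\lambda)\le e^{-2\lambda^2/d}$ for $\lambda\ge0$. *Bernoulli's inequality*: $(1-x)^k\ge1-kx$ for $0\le x\le1$ and integers $k\ge1$. And the *Lovász Local Lemma* in the following form, with its standard proof, because we need the inequality from inside that proof.

**Lemma (Local Lemma).** Let $(E_v)_{v\in V}$ be finitely many events, let $0<x<1$ and $k\ge1$. Suppose each $E_v$ is mutually independent of all the other events except those $E_w$ with $w$ in a set $\Lambda_v\not\ni v$ of at most $k$ elements, and $\Pr(E_v)\le x(1-x)^k$. Then for every $S\subseteq V$ the event $\bigcap_{w\in S}\overline{E_w}$ has positive probability, and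
$$\Pr\Big(E_v\,\Big|\,\bigcap_{w\in S}\overline{E_w}\Big)\le x\qquad\text{for every }v\notin S.\tag{11}$$

*Proof.* Induction on $|S|$. For $S=\emptyset$ the event is certain, and $\Pr(E_v)\le x$. Let $S=\{w_1,\dots,w_l\}$ with $l\ge1$. By the chain rule and (11) for smaller sets, $\Pr(\bigcap_{i\le l}\overline{E_{w_i}})=\prod_{i\le l}\big(1-\Pr(E_{w_i}\mid\bigcap_{j<i}\overline{E_{w_j}})\big)\ge(1-x)^l>0$. Now let $v\notin S$, $S_1=S\cap\Lambda_v$ and $S_2=S\setminus S_1$. If $S_1=\emptyset$, the conditional probability in (11) is $\Pr(E_v)\le x$. Otherwise it equals
$$\frac{\Pr\big(E_v\cap\bigcap_{w\in S_1}\overline{E_w}\mid\bigcap_{w\in S_2}\overline{E_w}\big)}{\Pr\big(\bigcap_{w\in S_1}\overline{E_w}\mid\bigcap_{w\in S_2}\overline{E_w}\big)} .$$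
The numerator is at most $\Pr(E_v\mid\bigcap_{S_2}\overline{E_w})=\Pr(E_v)\le x(1-x)^k$. In the denominator, expand by the chain rule: each of the $|S_1|\le k$ factors is $1$ minus a conditional probability to which (11) applies with a set smaller than $S$, so the denominator is at least $(1-x)^k$. The quotient is at most $x$. $\square$

**Proof of Theorem 3.** Let $\Delta\ge2$, and let $X_{uv}$ be as in (10). Since $d_u,d_v\le\Delta$, all $X_{uv}$ lie in $[-\Delta,\Delta]$.

**Step 1: spread at a vertex.** The aim is to bound the stretch of targets at $v$. For $u\in N(v)$, $d_up_v$ lies between $0$ and $\Delta p_v$, and $d_vp_u\in[-\frac{d_v}2,\frac{d_v}2]$. So all $X_{uv}$ with $u\in N(v)$ lie in a closed interval of length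
$$\ell_v=d_v+\Delta|p_v|\ \le\ \tfrac32\Delta .\tag{12}$$

**Step 2: density at a vertex.** The aim is to show that crowding is unlikely. For an interval $I$ of length $L$, let $N_{v,I}$ be the number of $u\in N(v)$ with $X_{uv}\in I$, where $d_v\ge1$. Condition on $p_v$. The event $X_{uv}\in I$ says that $p_u$ lies in the interval $\frac1{d_v}(I-d_up_v)$ of length $L/d_v$; since $p_u$ has density $1$ on $[-\frac12,\frac12]$, this has probability at most $L/d_v$. These $d_v$ events depend on different $p_u$ and so are conditionally independent. Hence $N_{v,I}$ has conditional mean at most $L$, and Hoeffding's inequality gives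
$$\Pr(N_{v,I}\ge L+\lambda)\ \le\ e^{-2\lambda^2/d_v}\ \le\ e^{-2\lambda^2/\Delta}.\tag{13}$$
The bound holds for each value of $p_v$, so also unconditionally.

**Step 3: parameters and bad events.** Put
$$L=\Delta^{3/4}(\ln\Delta)^{1/4},\qquad\lambda=2\sqrt{\Delta\ln\Delta}.$$
Then $L\ge1$: for $\Delta=2$, $L^4=8\ln2>1$, and for $\Delta\ge3$ both factors are at least $1$. Cover $[-\Delta,\Delta]$ by $K=\lfloor2\Delta/L\rfloor+1$ consecutive half-open segments $I_1,\dots,I_K$ of length $L$; this is possible since $KL>2\Delta$, and $K\le2\Delta+1\le3\Delta$. Let $E_v$ be the event that $N_{v,I_j}\ge L+\lambda$ for some $j$ (impossible if $v$ is isolated). With $2\lambda^2/\Delta=8\ln\Delta$, (13) gives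
$$\Pr(E_v)\ \le\ 3\Delta\cdot\Delta^{-8}=3\Delta^{-7}\ \le\ \frac1{2\Delta^3},$$
because $\Delta^4\ge16\ge6$.

**Step 4: all bad events can be avoided.** The aim is to apply the Local Lemma. The event $E_v$ is determined by the positions of the vertices in the closed neighborhood $N[v]$. So it is mutually independent of all $E_w$ with $w\neq v$ except those with $N[w]\cap N[v]\ne\emptyset$. Such $w$ are at distance $1$ or $2$ from $v$, and there are at most $\Delta+\Delta(\Delta-1)=\Delta^2$ of them. Put $x=\Delta^{-3}$ and $k=\Delta^2$. By Bernoulli's inequality,
$$x(1-x)^{\Delta^2}\ \ge\ \Delta^{-3}\Big(1-\frac1\Delta\Big)\ \ge\ \frac1{2\Delta^3}\ \ge\ \Pr(E_v).$$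
So the good event $\mathcal G=\bigcap_v\overline{E_v}$ has positive probability, and (11) holds.

**Step 5: the positions are almost unbiased given $\mathcal G$.** The aim is the bound
$$\mathbb E\big[|p_v|\,\big|\,\mathcal G\big]\ \le\ \frac14+\frac1{\Delta^2}.\tag{14}$$
Fix $v$ and $y\ge0$. Let $A=\{|p_v|>y\}$, let $\Gamma=N[v]$, so $|\Gamma|\le\Delta+1$, and let $\mathcal F=\bigcap_{w\notin\Gamma}\overline{E_w}$. If $w\notin N[v]$ then $v\notin N[w]$, so $E_w$ does not involve $p_v$. Hence $A$ is independent of $\mathcal F$, and
$$\Pr(A\mid\mathcal G)=\frac{\Pr\big(A\cap\bigcap_{w\in\Gamma}\overline{E_w}\,\big|\,\mathcal F\big)}{\Pr\big(\bigcap_{w\in\Gamma}\overline{E_w}\,\big|\,\mathcal F\big)}\ \le\ \frac{\Pr(A\mid\mathcal F)}{(1-x)^{\Delta+1}}=\frac{\Pr(A)}{(1-x)^{\Delta+1}},$$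
where the denominator is bounded by the chain rule, with (11) for each of its at most $\Delta+1$ factors.

Now $(1-x)^{\Delta+1}\ge1-z$ with $z=\frac{\Delta+1}{\Delta^3}\le\frac38$. For $0\le z\le\frac12$ we have $(1-z)(1+2z)=1+z(1-2z)\ge1$, so $\frac1{1-z}\le1+2z$. Thus $(1-x)^{-(\Delta+1)}\le1+\frac{2(\Delta+1)}{\Delta^3}\le1+\frac4{\Delta^2}$, since $\Delta+1\le2\Delta$. Integrating $\Pr(|p_v|>y\mid\mathcal G)\le(1+\frac4{\Delta^2})\Pr(|p_v|>y)$ over $y\ge0$ and using $\mathbb E|p_v|=\frac14$ gives (14).

**Step 6: from targets to colors.** Fix an outcome in $\mathcal G$. For each $j$, the edges with $X_{uv}\in I_j$ form a graph of maximum degree less than $L+\lambda$, hence at most $\lfloor L+\lambda\rfloor$. By Vizing's theorem it has a proper edge coloring with $Q=\lfloor L+\lambda\rfloor+1$ colors, and we take these to be $(j-1)Q+1,\dots,jQ$. Different segments use disjoint sets of colors, so together this is a proper edge coloring of $G$.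

Let $v$ be non-isolated. By Step 1 its targets lie in an interval of length $\ell_v$. If this interval meets $i$ segments, these are consecutive, and if $i>2$ it contains the $i-2$ inner ones, so $i\le\ell_v/L+2$ in all cases. The colors at $v$ therefore lie in $iQ$ consecutive integers, and we may take $h_v=iQ\le Q(\ell_v/L+2)$.

**Step 7: the size of the windows.** The aim is to show
$$h_v-d_v\ \le\ \Delta|p_v|+\tfrac{25}2L .\tag{15}$$
With $Q\le L+\lambda+1$ and (12),
$$h_v-d_v\ \le\ (L+\lambda+1)\Big(\frac{\ell_v}L+2\Big)-d_v=\ell_v-d_v+\frac{\ell_v(\lambda+1)}L+2(L+\lambda+1)$$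
$$\le\ \Delta|p_v|+\frac{3\Delta(\lambda+1)}{2L}+2(L+\lambda+1).$$
For $\Delta\ge2$ we have $\lambda\ge2\sqrt{2\ln2}>2$, so $\lambda+1\le\frac32\lambda=3\sqrt{\Delta\ln\Delta}$. The definition of $L$ gives two relations:
$$\sqrt{\Delta\ln\Delta}=L\Big(\frac{\ln\Delta}{\Delta}\Big)^{1/4}\le L,\qquad \Delta\sqrt{\Delta\ln\Delta}=L^2 .$$
By the second, the middle term is at most $\frac{9\Delta\sqrt{\Delta\ln\Delta}}{2L}=\frac92L$. By the first, the last term is at most $2L+6L=8L$. The sum $\frac92L+8L=\frac{25}2L$ gives (15).

**Step 8: choose the outcome.** By (14), $\mathbb E\big[\sum_v|p_v|\,\big|\,\mathcal G\big]\le n\big(\frac14+\frac1{\Delta^2}\big)$, so some outcome in $\mathcal G$ satisfies $\sum_v|p_v|\le n\big(\frac14+\frac1{\Delta^2}\big)$. For this outcome, (9) and (15) give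
$$\mathrm{def}(G)\ \le\ n\Big(\frac\Delta4+\frac1\Delta+\frac{25}2L\Big)\ \le\ n\Big(\frac\Delta4+13L\Big),$$
because $\frac1\Delta\le\frac12\le\frac L2$. With (1), this is Theorem 3. $\blacksquare$

## The two asymptotic formulas

**Proof of the Corollary.**

**Step 1: the maximum over graphs on $n$ vertices.** For the upper bound, let $G$ have $n$ vertices. If $\Delta\le1$, giving every edge the color $1$ is an interval coloring, so $\mathrm{def}(G)=0$. Otherwise $2\le\Delta\le n-1$, and Theorem 3 gives
$$\mathrm{def}_c(G)\le\mathrm{def}(G)\le\frac{n^2}4+13\,n^{7/4}(\ln n)^{1/4}.$$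
For the lower bound, Theorem 2 with $m=n-1$ gives, for $n\ge4$, a graph on $n$ vertices with
$$\mathrm{def}(G)\ge\mathrm{def}_c(G)\ge\frac{(n-1)^2}4-12\,(n-1)^{5/3}\ln(n-1)\ge\frac{n^2}4-O(n^{5/3}\ln n).$$
Both error terms are $o(n^2)$, which proves the first formula for $\mathrm{def}_c$ and for $\mathrm{def}$.

**Step 2: the supremum over graphs of maximum degree $\Delta$.** The upper bound is Theorem 3 divided by $n$: the error term $13\,\Delta^{3/4}(\ln\Delta)^{1/4}$ is $o(\Delta)$. For the lower bound take $G$ from Theorem 2 with $m=\Delta$, where $\Delta\ge3$. It has maximum degree $\Delta$ and $\Delta+1$ vertices, and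
$$\frac{\mathrm{def}_c(G)}{|V(G)|}\ \ge\ \frac{\Delta^2}{4(\Delta+1)}-\frac{12\,\Delta^{5/3}\ln\Delta}{\Delta+1}\ \ge\ \frac\Delta4-\frac14-12\,\Delta^{2/3}\ln\Delta=\frac\Delta4-O(\Delta^{2/3}\ln\Delta).$$
Since $\mathrm{def}\ge\mathrm{def}_c$ and Theorem 3 bounds $\mathrm{def}$, the second formula also holds for both.

**Step 3: arbitrarily large graphs.** Take disjoint unions of copies of the graph $G$ of Step 2; the maximum degree is still $\Delta$. Suppose pendant edges are attached to such a union and the result has a cyclic interval $t$-coloring. Its restriction to one copy with the pendant edges at that copy is again a cyclic interval $t$-coloring, since the edges at each vertex are unchanged. So each copy received at least $\mathrm{def}_c(G)$ pendant edges, and the cyclic deficiency of the union is at least the sum over the copies. The ratio of cyclic deficiency to number of vertices is therefore at least as large as for $G$, and the union may have as many copies as we like. $\blacksquare$
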